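\title{Quot schemes of points on surfaces with non-rational singularities}

\begin{abstract}
Let $\mathcal E$ be a locally free sheaf of rank $r$ on a smooth complex projective surface. We show that the Quot scheme of length $l$ quotients of $\mathcal E$ does not have rational singularities when $r\ge2$ and $l$ is large, for instance when $r\ge5$ and $l\ge21$; even its normalization does not. This disproves the conjecture that these singularities are always rational. The same holds for the scheme of commuting pairs of $l\times l$ matrices when $l\ge21$. The proof constructs a top-degree differential form on the smooth locus from an alternating polynomial and shows that it acquires a pole when $l$ general points collide.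
\end{abstract}

\section{Introduction}

We work over $\mathbb C$. Schemes are of finite type, points are closed points, varieties are integral and surfaces are connected. For a scheme $X$, we write $X^\nu$ for the normalization of $X_{\mathrm{red}}$.

Let $S$ be a smooth projective surface, $\mathcal E$ a locally free sheaf of rank $r\ge1$ on $S$, and $l\ge1$. The Quot scheme $\operatorname{Quot}^l(\mathcal E)$ parametrizes quotients $\mathcal E\to Q$, where $Q$ is a coherent sheaf of finite support and length $l=\dim H^0(S,Q)$; a morphism from a scheme $T$ to $\operatorname{Quot}^l(\mathcal E)$ is a $T$-flat family of such quotients on $S\times T$. If $r=1$, tensoring with $\mathcal E^{-1}$ identifies $\operatorname{Quot}^l(\mathcal E)$ with the Hilbert scheme of points $S^{[l]}$, which is smooth by Fogarty's theorem. If $l=1$, a quotient is a point of $S$ with a one-dimensional quotient of the fiber of $\mathcal E$, and $\operatorname{Quot}^1(\mathcal E)=\mathbb P(\mathcal E)$ is smooth. For $r\ge2$ singularities appear already at $l=2$, and one asks how bad they are.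

A scheme $X$ has \emph{rational singularities} at a point if it is normal there and $R^if_*\mathcal O_Y=0$ for $i>0$ near the point, for one (equivalently, every) resolution of singularities $f\colon Y\to X$. If this holds everywhere, the Leray spectral sequence gives $H^i(X,\mathcal O_X)=H^i(Y,\mathcal O_Y)$: the cohomology of the structure sheaf does not see the singularities. For $l=2$ the only singularity of the Quot scheme is, up to smooth factors, the cone over $\mathbb P^1\times\mathbb P^2$, which is rational (Section~\ref{sec:two}). The simplest cases thus support the following conjecture from \cite{Quot}: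
\begin{quote}
\emph{For all $S$, $\mathcal E$ and $l$, the singularities of $\operatorname{Quot}^l(\mathcal E)$ are rational.}
\end{quote}
We show that it fails for every $S$ and every $\mathcal E$ of rank $r\ge2$ once $l$ is large.

For $s\ge1$ take $s$ copies of the set of monomials in $x,y$, and let $D_s(l)$ be the sum of the $l$ smallest degrees among them. The degree $d$ occurs $s(d+1)$ times, and $\sum_{d<k}d(d+1)=(k-1)k(k+1)/3$, so
\begin{equation}\label{eq:D}
D_s(l)=s\,\frac{(k-1)k(k+1)}{3}+jk\qquad\text{if } l=s\binom{k+1}{2}+j,\quad 0\le j\le s(k+1).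
\end{equation}

\begin{theorem}\label{thm:main}
Let $S$ be a smooth projective surface and $\mathcal E$ a locally free sheaf of rank $r$ on $S$. Suppose that $1\le s\le r$, $l\ge\max(s,2)$ and
\begin{equation}\label{eq:star}
sD_s(l)\ \ge\ D_1(l)+2l-2 .
\end{equation}
\begin{enumerate}
\item[(a)] For all $l'\ge l$, the scheme $\operatorname{Quot}^{l'}(\mathcal E)$ does not have rational singularities; even $\operatorname{Quot}^{l'}(\mathcal E)^\nu$ does not.
\item[(b)] If the inequality \eqref{eq:star} is strict, then for all $l'\ge l$ the scheme $\operatorname{Quot}^{l'}(\mathcal E)^\nu$ is not both Cohen--Macaulay and Du~Bois.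
\end{enumerate}
\end{theorem}

By \eqref{eq:D}, $D_s(l)$ grows like $(2l)^{3/2}/(3\sqrt s)$. So $sD_s(l)/D_1(l)$ tends to $\sqrt s$, and \eqref{eq:star} holds for large $l$ as soon as $s\ge2$. For $s=1$ it reads $0\ge 2l-2$. This fails for $l\ge2$, as it must since $S^{[l]}$ is smooth, and it holds for $l=1$, which is why the hypothesis $l\ge2$ cannot be dropped.

\begin{corollary}\label{cor:numbers}
The scheme $\operatorname{Quot}^l(\mathcal E)$ does not have rational singularities in each of the cases
\[
r=2,\ l\ge57;\qquad r=3,\ l\ge32;\qquad r=4,\ l\ge26;\qquad r\ge5,\ l\ge21 .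
\]
The scheme $\operatorname{Quot}^l(\mathcal E)^\nu$ is not both Cohen--Macaulay and Du~Bois in each of the cases
\[
r=2,\ l\ge58;\qquad r=3,\ l\ge32;\qquad r=4,\ l\ge26;\qquad r\ge5,\ l\ge22 .
\]
\end{corollary}

\begin{proof}
Apply Theorem~\ref{thm:main} with $s=\min(r,5)$ and the following values of \eqref{eq:D}.
\[
\begin{array}{c|c|c|c|c}
(s,l) & D_s(l) & D_1(l) & sD_s(l) & D_1(l)+2l-2\\ \hline
(5,21) & 10+6\cdot2=22 & 70 & 110 & 110\\
(5,22) & 10+7\cdot2=24 & 70+6=76 & 120 & 118\\
(4,26) & 32+2\cdot3=38 & 70+5\cdot6=100 & 152 & 150\\
(3,32) & 60+2\cdot4=68 & 112+4\cdot7=140 & 204 & 202\\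
(2,57) & 224+7=231 & 330+2\cdot10=350 & 462 & 462\\
(2,58) & 224+2\cdot7=238 & 330+3\cdot10=360 & 476 & 474
\end{array}
\]
\end{proof}

Let $C_l$ be the \emph{commuting scheme}: the closed subscheme of the space of pairs $(X,Y)$ of $l\times l$ matrices defined by the entries of $XY-YX$.

\begin{theorem}\label{thm:comm}
For $l\ge21$, neither $C_l$ nor $C_l^\nu$ has rational singularities.
\end{theorem}

\begin{proposition}\label{prop:pos}
If $r=1$ or $l\le2$, then $\operatorname{Quot}^l(\mathcal E)$ has rational singularities.
\end{proposition}

We do not determine the exact set of pairs $(r,l)$ for which the singularities are rational.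

\subsection*{The method}
On a variety with rational singularities, a top form that is regular on the smooth locus acquires no pole under a dominant map from a smooth variety (Section~\ref{sec:test}). One form and one map under which it has a pole therefore disprove rationality. Up to smooth morphisms the Quot scheme is the commuting scheme (Section~\ref{sec:red}), and each alternating polynomial in $l$ points of the plane gives a top form $\theta$ on $C_l\times(\mathbb A^l)^s$ (Section~\ref{sec:form}). In Section~\ref{sec:family} we take $l$ general points, each carrying a one-dimensional quotient of $\mathcal O^s$, and contract them to one point by a homothety of ratio $t$. Then $\theta$ behaves like $t^{\rho}\,dt/t$, where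
\begin{equation}\label{eq:rho}
\rho=\rho(s,l)=D_1(l)+(2l-2)-sD_s(l).
\end{equation}
The alternating polynomial contributes its degree $D_1(l)$, and the area forms of the points contribute $2l-2$. Each of the $s$ vectors contributes $-D_s(l)$, because the basis of $H^0(Q)$ that survives at $t=0$ differs from the eigenbasis by a matrix whose determinant vanishes to order $D_s(l)$. The inequality \eqref{eq:star} says $\rho\le0$. Section~\ref{sec:two} carries out the computation by hand for $l=2$.

\section{Poles of top forms}\label{sec:test}

The vanishing of $R^if_*\mathcal O_Y$ is hard to test without an explicit resolution. We replace it by a condition on differential forms, which can be tested along a single divisor.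

Let $X$ be a normal variety of dimension $n$, let $j\colon X_{\mathrm{reg}}\to X$ be the inclusion of the smooth locus, and let $\omega_X=j_*\Omega^n_{X_{\mathrm{reg}}}$ be the canonical sheaf. By a \emph{log resolution} we mean a proper birational morphism $f\colon Y\to X$ from a smooth variety that is an isomorphism over $X_{\mathrm{reg}}$ and such that $E=f^{-1}(X\setminus X_{\mathrm{reg}})_{\mathrm{red}}$ is a simple normal crossings divisor; it exists by resolution of singularities. Restricting forms to $X_{\mathrm{reg}}$ gives inclusions
\begin{equation}\label{eq:chain}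
f_*\omega_Y\subset f_*\omega_Y(E)\subset\omega_X .
\end{equation}
Recall that $X$ is \emph{Cohen--Macaulay} at $x$ if the depth of $\mathcal O_{X,x}$ equals its dimension, and that this condition is open. Recall also that $X$ is \emph{Du~Bois} if the natural map $\mathcal O_X\to\underline\Omega^0_X$ to the zeroth graded piece of the Du~Bois complex is a quasi-isomorphism; this condition is local, and we use it only through criterion (B) below.
\begin{enumerate}
\item[(A)] (Kempf; see \cite[Theorem 5.10]{KM}.) $X$ has rational singularities if and only if $X$ is Cohen--Macaulay and $f_*\omega_Y=\omega_X$.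
\item[(B)] (\cite{KSS}.) If $X$ is Cohen--Macaulay, then $X$ is Du~Bois if and only if $f_*\omega_Y(E)\cong\omega_X$.
\end{enumerate}
In (B) the isomorphism may be replaced by equality in \eqref{eq:chain}. Indeed, a sheaf $\mathcal F\cong\omega_X$ satisfies $\mathcal F=j_*j^*\mathcal F$, and $j^*f_*\omega_Y(E)=\Omega^n_{X_{\mathrm{reg}}}$.

The two criteria have the same shape. For $\epsilon\in\{0,1\}$, say that $X$ \emph{satisfies $\mathrm F_\epsilon$ at $x$} if $X$ is Cohen--Macaulay at $x$ and $f_*\omega_Y(\epsilon E)=\omega_X$ at $x$. Both conditions are open, so (A) and (B), applied to neighborhoods of $x$, show that $\mathrm F_0$ means rational singularities at $x$ and $\mathrm F_1$ means Cohen--Macaulay and Du~Bois near $x$. In particular neither depends on $f$, and $\mathrm F_0$ implies $\mathrm F_1$ by \eqref{eq:chain}.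

\begin{lemma}[Pole test]\label{lem:pole}
Let $X$ be a normal variety of dimension $n$ and $\theta$ a regular $n$-form on $X_{\mathrm{reg}}$. Let $\varphi\colon Z\to X$ be a dominant morphism from a smooth variety of dimension $n$, let $H\subset Z$ be a prime divisor and $z\in H$. If $X$ satisfies $\mathrm F_\epsilon$ at $\varphi(z)$, then the rational form $\varphi^*\theta$ has a pole of order at most $\epsilon$ along $H$.
\end{lemma}

\begin{proof}
Replace $X$ by a neighborhood of $\varphi(z)$ on which $f_*\omega_Y(\epsilon E)=\omega_X$, and $Z$ by its preimage, which still meets $H$. Then $f^*\theta$ is a section of $\omega_Y(\epsilon E)$. The rational map $\varphi'=f^{-1}\circ\varphi$ from $Z$ to $Y$ is dominant. The local ring $\mathcal O_{Z,H}$ of $Z$ at the generic point of $H$ is a discrete valuation ring and $f$ is proper, so by the valuative criterion $\varphi'$ is defined at some point $z'\in H$. Choose local coordinates $y_1,\dots,y_n$ at $\varphi'(z')$ with $E=\{y_1\cdots y_k=0\}$. If $\epsilon=0$, then $f^*\theta$ is regular and so is $\varphi^*\theta=\varphi'^*f^*\theta$ near $z'$. If $\epsilon=1$, then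
\[
f^*\theta=u\,\frac{dy_1}{y_1}\wedge\dots\wedge\frac{dy_k}{y_k}\wedge dy_{k+1}\wedge\dots\wedge dy_n
\]
with $u$ regular. Let $t$ be a local equation of $H$. Since $\varphi'$ is dominant, $y_i\circ\varphi'\ne0$, so $y_i\circ\varphi'=t^{a_i}e_i$ with $e_i$ a unit of $\mathcal O_{Z,H}$, and $dy_i/y_i$ pulls back to $a_i\,dt/t+de_i/e_i$. As $dt/t\wedge dt/t=0$, the product has at most a simple pole along $H$.
\end{proof}

\begin{example}\label{ex:cone}
Let $X\subset\mathbb A^3$ be the cone $x^n+y^n+z^n=0$, $n\ge2$. It is a hypersurface with an isolated singularity, hence normal and Cohen--Macaulay. The form $\theta=dx\wedge dy/z^{n-1}=dy\wedge dz/x^{n-1}=dz\wedge dx/y^{n-1}$ is regular away from the vertex. Let $\Gamma$ be the curve $1+u^n+\zeta^n=0$, $\zeta\neq0$, and let $\varphi\colon\mathbb A^1\times\Gamma\to X$, $(t,u,\zeta)\mapsto(t,tu,t\zeta)$. Then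
\[
\varphi^*\theta=\zeta^{1-n}\,t^{\,3-n}\,\frac{dt}{t}\wedge du .
\]
So $X$ does not have rational singularities for $n\ge3$, and it is not Du~Bois for $n\ge4$. What decides is the weight $3-n$ of $\theta$ under a contraction; the number $\rho(s,l)$ plays this role for the Quot scheme.
\end{example}

\section{From Quot schemes to commuting matrices}\label{sec:red}

We do not assume that $\operatorname{Quot}^l(\mathcal E)$ or $C_l$ is normal, or even reduced. For a scheme $X$ and a point $x$, let $\mathrm F_\epsilon(X,x)$ be the statement that $X^\nu$ satisfies $\mathrm F_\epsilon$ at every point over $x$. Then $X$ has rational singularities at $x$ if and only if $X$ is normal at $x$ and $\mathrm F_0(X,x)$ holds.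

Call pointed schemes $(X,x)$ and $(X',x')$ \emph{smoothly equivalent}, written $(X,x)\sim(X',x')$, if they are connected by a chain of smooth morphisms of pointed schemes, pointing in either direction. For example, $(X\times V,(x,v))\sim(X,x)$ if $V$ is smooth.

\begin{lemma}\label{lem:smooth}
If $(X,x)\sim(X',x')$, then $\mathrm F_\epsilon(X,x)\Leftrightarrow\mathrm F_\epsilon(X',x')$, and $X$ is normal at $x$ if and only if $X'$ is normal at $x'$.
\end{lemma}

\begin{proof}
Let $g\colon X'\to X$ be smooth with $g(x')=x$. Reduction and normalization commute with smooth base change, so $X'^\nu=X'\times_XX^\nu$. The scheme $X$ is normal at $x$ exactly when $\mathcal O_X\to\nu_*\mathcal O_{X^\nu}$ is an isomorphism at $x$, where $\nu\colon X^\nu\to X$. By flat base change the corresponding map at $x'$ is obtained by tensoring with $\mathcal O_{X',x'}$, which is faithfully flat over $\mathcal O_{X,x}$; so one map is an isomorphism if and only if the other is.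

The morphism $g^\nu\colon X'^\nu\to X^\nu$ is smooth and maps the points over $x'$ bijectively to the points over $x$. Let $y'\mapsto y$ be such points. Depth and dimension are additive for flat local homomorphisms and the fibers of $g^\nu$ are regular, so $X'^\nu$ is Cohen--Macaulay at $y'$ if and only if $X^\nu$ is at $y$. Let $f\colon Y\to X^\nu$ be a log resolution with divisor $E$. The smooth locus of $X'^\nu$ is the preimage of that of $X^\nu$, so the base change $f'\colon Y'\to X'^\nu$ is a log resolution, and its divisor $E'$ is the preimage of $E$. Let $L$ be the relative canonical bundle of $g^\nu$. Then $\omega_{Y'}(\epsilon E')$ is the pullback of $\omega_Y(\epsilon E)$ tensored with $f'^*L$, and flat base change identifies the inclusion $f'_*\omega_{Y'}(\epsilon E')\subset\omega_{X'^\nu}$ with the pullback under $g^\nu$ of $f_*\omega_Y(\epsilon E)\subset\omega_{X^\nu}$, tensored with $L$. By faithful flatness, equality holds at $y'$ if and only if it holds at $y$.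
\end{proof}

Write $\mathcal Q^l_r=\operatorname{Quot}^l_{\mathbb A^2}(\mathcal O^r)$ for the Quot scheme of the plane, the open subscheme of $\operatorname{Quot}^l_{\mathbb P^2}(\mathcal O^r)$ of quotients supported in $\mathbb A^2$. Thus $\mathcal Q^1_r=\mathbb A^2\times\mathbb P^{r-1}$. In the next lemma and in Proposition~\ref{prop:transfer} we allow the pair $(\mathbb A^2,\mathcal O^r)$ as $(S,\mathcal E)$. For each $\sigma\in S$ fix an isomorphism $\widehat{\mathcal O}_{S,\sigma}\cong\mathbb C[[x,y]]$ and a trivialization of $\mathcal E$ near $\sigma$. A quotient of $\mathcal E$ of finite length supported at $\sigma$ is killed by a power of the maximal ideal, so it is the same as a finite length quotient of $\mathbb C[[x,y]]^r$, and the same as a quotient of $\mathcal O_{\mathbb A^2}^r$ supported at the origin.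

\begin{lemma}\label{lem:split}
Let $q=[\mathcal E\to Q]\in\operatorname{Quot}^l(\mathcal E)$, with $Q=\bigoplus_iQ_i$ and $Q_i$ of length $l_i$ supported at distinct points $\sigma_i$. Let $q_i\in\mathcal Q^{l_i}_r$ be the quotient supported at the origin that corresponds to $\mathcal E\to Q_i$. Then $(\operatorname{Quot}^l(\mathcal E),q)\sim\bigl(\prod_i\mathcal Q^{l_i}_r,(q_i)\bigr)$.
\end{lemma}

\begin{proof}
Let $A$ be an Artinian local $\mathbb C$-algebra with residue field $\mathbb C$. A morphism $\operatorname{Spec}A\to\operatorname{Quot}^l(\mathcal E)$ centered at $q$ is an $A$-flat quotient $\mathcal E\otimes A\to\widetilde Q$ that reduces to $q$. The maximal ideal of $A$ is nilpotent, so $\widetilde Q$ has finite length and support $\{\sigma_i\}$. Hence $\widetilde Q$ is the direct sum of its stalks, which are $A$-flat finite length quotients of $(\mathbb C[[x,y]]\otimes A)^r$ reducing to the $Q_i$; conversely, every such family of stalks defines a quotient of $\mathcal E\otimes A$. The same data describe the morphisms $\operatorname{Spec}A\to\prod_i\mathcal Q^{l_i}_r$ centered at $(q_i)$, functorially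 in $A$. These functors are pro-represented by the completed local rings, which are therefore isomorphic. By Artin's theorem \cite[Corollary 2.6]{Artin}, two points of schemes of finite type over $\mathbb C$ with isomorphic completed local rings have a common \'etale neighborhood.
\end{proof}

A point $(X,Y)$ of $C_l$ makes $\mathbb C^l$ a $\mathbb C[x,y]$-module. Let $P^l_r\subset C_l\times(\mathbb A^l)^r$ be the locus of $(X,Y,v_1,\dots,v_r)$ such that the $v_k$ generate this module. By the Cayley--Hamilton theorem, the condition is that the vectors $X^aY^bv_k$ with $a,b<l$ span $\mathbb C^l$, so $P^l_r$ is an open subscheme.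

\begin{lemma}\label{lem:frame}
There is a smooth surjective morphism $P^l_r\to\mathcal Q^l_r$ that sends $(X,Y,v)$ to the quotient $\mathbb C[x,y]^r\to\mathbb C^l$, $e_k\mapsto v_k$. If $q$ is the image of $(X,Y,v)$, then $(\mathcal Q^l_r,q)\sim(C_l,(X,Y))$.
\end{lemma}

\begin{proof}
A $T$-point of $\mathcal Q^l_r$ is a quotient of $\mathcal O_T[x,y]^r$ that is locally free of rank $l$ over $\mathcal O_T$. Given a basis of it over $\mathcal O_T$, multiplication by $x$ and $y$ and the images of the $e_k$ become commuting matrices $X,Y$ and vectors $v_k$ with entries in $\mathcal O(T)$, and by Nakayama's lemma surjectivity means that the $v_k$ generate at each point of $T$. So $P^l_r$ is the frame bundle of the tautological rank $l$ bundle on $\mathcal Q^l_r$, a $GL_l$-torsor. The projection $P^l_r\to C_l$ is smooth because it is the restriction of $C_l\times\mathbb A^{lr}\to C_l$ to an open subscheme.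
\end{proof}

The singularity of the Quot scheme at $\mathcal E\to Q$ thus depends only on the module $Q$. The rank $r$ only limits which modules occur. Call $(X,Y)\in C_l$ \emph{nilpotent} if $X$ and $Y$ are nilpotent, and \emph{$s$-generated} if the module $\mathbb C^l$ is generated by $s$ vectors.

\begin{proposition}\label{prop:transfer}
Let $(X,Y)\in C_l$ be nilpotent and $s$-generated, and let $l'\ge l$. If $\mathcal E$ has rank $r\ge s$, then $(C_l,(X,Y))$ is smoothly equivalent to $\operatorname{Quot}^{l'}(\mathcal E)$ at some point. It is also smoothly equivalent to $C_{l'}$ at some point.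
\end{proposition}

\begin{proof}
Let $v_1,\dots,v_s$ generate, and let $q_0\in\mathcal Q^l_r$ be the image of $(X,Y,v_1,\dots,v_s,0,\dots,0)$. It is supported at the origin, and $(\mathcal Q^l_r,q_0)\sim(C_l,(X,Y))$. Choose distinct points $\sigma_0,\dots,\sigma_{l'-l}$ of $S$, transport $q_0$ to $\sigma_0$, and add a quotient of length one at each other $\sigma_i$. By Lemma~\ref{lem:split} the resulting point of $\operatorname{Quot}^{l'}(\mathcal E)$ is smoothly equivalent to a point of $\mathcal Q^l_r\times(\mathbb A^2\times\mathbb P^{r-1})^{l'-l}$ over $q_0$, hence to $(\mathcal Q^l_r,q_0)$. For the last claim apply this to $(\mathbb A^2,\mathcal O^s)$, and pass from $\mathcal Q^{l'}_s$ to $C_{l'}$ by Lemma~\ref{lem:frame}.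
\end{proof}

It remains to find a bad point of $C_l$ with few generators. The following statement is proved in Sections~\ref{sec:form} and~\ref{sec:family}.

\begin{proposition}\label{prop:key}
Let $s\ge1$, $l\ge\max(s,2)$ and $\epsilon\in\{0,1\}$. If $\rho(s,l)\le-\epsilon$, then $\mathrm F_\epsilon(C_l,(X,Y))$ fails for some nilpotent $s$-generated pair $(X,Y)$.
\end{proposition}

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:comm}]
The inequality \eqref{eq:star} means $\rho(s,l)\le0$, and the strict inequality means $\rho(s,l)\le-1$. By Propositions~\ref{prop:key} and~\ref{prop:transfer} and Lemma~\ref{lem:smooth}, $\mathrm F_0$, respectively $\mathrm F_1$, fails at some point of $\operatorname{Quot}^{l'}(\mathcal E)^\nu$. This is the statement about the normalization in (a), respectively (b). A scheme with rational singularities equals its normalization, so $\operatorname{Quot}^{l'}(\mathcal E)$ does not have rational singularities either. Since $\rho(5,21)=0$ by the table in the proof of Corollary~\ref{cor:numbers}, the same argument with the last claim of Proposition~\ref{prop:transfer} gives Theorem~\ref{thm:comm}.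
\end{proof}

\section{Length two}\label{sec:two}

\begin{proof}[Proof of Proposition~\ref{prop:pos}]
We saw in the introduction that the Quot scheme is smooth if $r=1$ or $l=1$. Let $l=2$. By Lemmas~\ref{lem:split} and~\ref{lem:frame}, each point of $\operatorname{Quot}^2(\mathcal E)$ is smoothly equivalent to a point of the smooth variety $(\mathbb A^2\times\mathbb P^{r-1})^2$ or to a point of $C_2$. By Lemma~\ref{lem:smooth} it suffices to show that $C_2$ has rational singularities. Scalar matrices do not affect the commutator, and
\[
\left[\begin{pmatrix}a&b\\c&-a\end{pmatrix},\begin{pmatrix}a'&b'\\c'&-a'\end{pmatrix}\right]=\begin{pmatrix}bc'-b'c&2(ab'-a'b)\\2(ca'-c'a)&b'c-bc'\end{pmatrix}.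
\]
So $C_2=\mathbb A^2\times\Sigma$, where $\Sigma$ is the scheme of $2\times3$ matrices $(z_{ij})$ with vanishing $2\times2$ minors. Consider the homomorphism $\mathcal O(\Sigma)\to\mathbb C[\alpha_1,\alpha_2,\beta_1,\beta_2,\beta_3]$, $z_{ij}\mapsto\alpha_i\beta_j$. The relations $z_{1j}z_{2j'}=z_{1j'}z_{2j}$ allow us to exchange the column indices of any two factors of a monomial, so the class of a monomial depends only on its multisets of row indices and of column indices. Different pairs of multisets map to different monomials in $\alpha,\beta$, so the homomorphism is injective. Its image is spanned by the monomials of equal degree in $\alpha$ and $\beta$; it is the ring of invariants of $\mathbb G_m$ acting with weight $1$ on the $\alpha_i$ and $-1$ on the $\beta_j$. Boutot's theorem states that the quotient of an affine variety with rational singularities by a reductive group has rational singularities. It applies to $\mathbb A^5$ and $\mathbb G_m$.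
\end{proof}

The variety $\Sigma$ is the cone over the Segre embedding of $\mathbb P^1\times\mathbb P^2$. Its vertex corresponds to pairs of scalar matrices, that is, to the module $\mathbb C_\sigma\oplus\mathbb C_\sigma$, which is a quotient of $\mathcal E$ exactly when $r\ge2$.

We now run the pole test on $C_2\times\mathbb A^2$ by hand. No pole can appear, but the effect that produces poles for large $l$ is visible.

\subsection*{The form}
Where $X$ is not scalar, $Y=c_0+c_1X$ and $(X,c_0,c_1)$ are coordinates on $C_2$. Put $\eta=dX\wedge dc_0\wedge dc_1$, where $dX$ is the product of the differentials of the four entries. Where $Z=X+Y$ is not scalar, $Y=c_0'+c_1'Z$. On the overlap $Z=c_0+(1+c_1)X$ and $c_i'=c_i/(1+c_1)$, so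
\[
dZ\wedge dc_0'\wedge dc_1'=(1+c_1)^{4-1-2}\,\eta,\qquad\text{that is,}\qquad \eta=(1-c_1')\,dZ\wedge dc_0'\wedge dc_1' .
\]
Thus $\eta$ is regular on both charts, which miss only the pairs of scalar matrices. Let $\theta=\eta\wedge dv$ on $C_2\times\mathbb A^2$, where $dv$ is the product of the differentials of the coordinates of $v$.

\subsection*{Two families}
Let the points $(x_0,y_0)$ and $(x_0+t,y_0+ty')$ collide as $t\to0$. With $g\in GL_2$ put
\[
X=x_0+gAg^{-1},\qquad Y=y_0+y'\,gAg^{-1},\qquad v=gv_0,
\]
where either
\[
\text{(i)}\quad A=\begin{pmatrix}0&0\\0&t\end{pmatrix},\ v_0=\begin{pmatrix}1\\1\end{pmatrix},\qquad\text{or}\qquad\text{(ii)}\quad A=\begin{pmatrix}0&0\\1&t\end{pmatrix},\ v_0=\begin{pmatrix}1\\0\end{pmatrix}.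
\]
Family (i) uses the eigenbasis. Family (ii) uses the basis $v$, $(X-x_0)v$, whose matrix in the eigenbasis is $\kappa=\left(\begin{smallmatrix}1&0\\1&t\end{smallmatrix}\right)$. For $t\ne0$ the families differ by the substitution $g\mapsto g\kappa^{-1}$, but their limits differ: in (i) the limit is a pair of scalar matrices, while in (ii) it is the subscheme of length two with tangent direction $(1,y')$, and $v$ still generates.

The action of $g$ multiplies $\theta$ by $\det g$, so it suffices to compute at $g=1$. Let $\xi=dg$. In both cases $c_1=y'$ and $c_0=y_0-y'x_0$, and the differential of $X$ is $dx_0\cdot1+[\xi,A]+dA$. In case (i) its entries are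
\[
\begin{pmatrix}dx_0&t\xi_{12}\\-t\xi_{21}&dx_0+dt\end{pmatrix},\qquad\text{and}\qquad dv=(\xi_{11}+\xi_{12})\wedge(\xi_{21}+\xi_{22}).
\]
In case (ii) they are
\[
\begin{pmatrix}dx_0+\xi_{12}&t\xi_{12}\\ \xi_{22}-\xi_{11}-t\xi_{21}&dx_0-\xi_{12}+dt\end{pmatrix},\qquad\text{and}\qquad dv=\xi_{11}\wedge\xi_{21}.
\]
With $\Omega=\xi_{11}\wedge\xi_{12}\wedge\xi_{21}\wedge\xi_{22}\wedge dt\wedge dx_0\wedge dy_0\wedge dy'$, the pullback of $\theta$ is $\pm t^2\,\Omega$ in case (i) and $\pm t\,\Omega$ in case (ii). The basis adapted to the generator lowers the order by $1$, the order of $\det\kappa$, and $t\,\Omega$ matches $t^{\rho}\,dt/t$ with $\rho(1,2)=2$. With $s$ vectors the order drops by $s$ times the order of $\det\kappa$, and for large $l$ this outweighs the positive terms.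

\section{Top forms on the commuting variety}\label{sec:form}

Fix $l\ge2$ and $s\ge1$. Let $G=GL_l$, $\mathcal C=(C_l)_{\mathrm{red}}$ and $V=\mathcal C\times(\mathbb A^l)^s$. The scheme $\mathcal C$ is irreducible of dimension $l^2+l$ (Motzkin--Taussky 1955; Gerstenhaber 1961). To produce a section of $\omega_{V^\nu}$ we need an explicit smooth open subset of $\mathcal C$ whose complement has codimension at least two. The pairs with distinct joint eigenvalues do not suffice, since a divisor is missing; the charts of Section~\ref{sec:two} generalize to the right set.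

A matrix $Z$ is \emph{regular} if $1,Z,\dots,Z^{l-1}$ are linearly independent, equivalently if it has one Jordan block for each eigenvalue; its centralizer is then spanned by these powers. For $a\in\mathbb C$ let $U_a\subset\mathcal C$ be the open set where $Z_a=X+aY$ is regular. There $Y=\sum_{k<l}c_kZ_a^k$ with unique $c_k$, and the $c_k$ are regular functions by Cramer's rule. The map $(X,Y)\mapsto(Z_a,c)$ is an isomorphism from $U_a$ to $\{\text{regular matrices}\}\times\mathbb A^l$, with inverse given by $Y=\sum c_kZ^k$ and $X=Z-aY$. So $U=\bigcup_aU_a$ is smooth.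

\begin{lemma}\label{lem:codim}
The complement of $U$ in $\mathcal C$ has codimension at least two.
\end{lemma}

\begin{proof}
First, the variety of commuting pairs $(N,N')$ of nilpotent $n\times n$ matrices has dimension at most $n^2-1$. There are finitely many conjugacy classes of $N$. If $\mathfrak z$ is the centralizer of $N$, the class of $N$ has dimension $n^2-\dim\mathfrak z$, and $N'$ lies in the trace zero subspace of $\mathfrak z$, which has dimension $\dim\mathfrak z-1$ because $1\in\mathfrak z$.

A pair $(X,Y)$ decomposes $\mathbb C^l$ into joint generalized eigenspaces of dimensions $n_1,\dots,n_k$, with distinct joint eigenvalues $(x_i,y_i)\in\mathbb A^2$. The eigenvalues have $2k$ parameters, the decomposition has $l^2-\sum n_i^2$, and the nilpotent parts have at most $\sum(n_i^2-1)$. The total is at most $l^2+k$, so the pairs with $k\le l-2$ form a set of codimension at least two. In the remaining cases note that the numbers $x_i+ay_i$ are distinct for all but finitely many $a$. If $k=l$, the pair lies in $U_a$ for such $a$. If $k=l-1$, there is one block of size two, with nilpotent parts $(N,N')$.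 If $(N,N')\neq(0,0)$, then $N+aN'$ is a nonzero nilpotent matrix for all but at most one $a$, so $Z_a$ is regular for general $a$. The pairs with $N=N'=0$ have dimension $2(l-1)+l^2-(l-2)-4=l^2+l-4$.
\end{proof}

We describe forms on $V$ by diagonalizing. The eigenbasis is determined up to order and scaling, and we fix the scaling by requiring $v_1$ to have coordinates $\mathbf 1=(1,\dots,1)$. So let
\[
\psi\colon G\times(\mathbb A^2)^l\times(\mathbb A^l)^{s-1}\to V,\qquad(\gamma,p,u)\mapsto\bigl(\gamma\operatorname{diag}(x)\gamma^{-1},\,\gamma\operatorname{diag}(y)\gamma^{-1},\,\gamma\mathbf1,\,\gamma u_2,\dots,\gamma u_s\bigr),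
\]
where $p=(p_1,\dots,p_l)$, $p_i=(x_i,y_i)$ and $u=(u_2,\dots,u_s)$. Source and target have dimension $l^2+l+sl$. For a vector or matrix of coordinates such as $x$, $v_k$ or $Z$, we write $dx$, $dv_k$, $dZ$ for the product of the differentials of all entries in a fixed order, and $du=du_2\wedge\dots\wedge du_s$. Left or right multiplication by $\gamma_0$ on the space of matrices has determinant $\det(\gamma_0)^l$. Hence $\omega_G=\det(\gamma)^{-l}d\gamma$ is bi-invariant, and $dZ$ is invariant under conjugation. Put $\Delta(z)=\prod_{i<j}(z_j-z_i)$.

\begin{proposition}\label{prop:form}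
The morphism $\psi$ is dominant. Let $h(p_1,\dots,p_l)$ be a polynomial that is alternating under permutations of the points. Then there is a regular top form $\theta$ on $(V^\nu)_{\mathrm{reg}}$ with
\begin{equation}\label{eq:theta}
\psi^*\theta=\pm\,h(p)\,\det(\gamma)^s\;\omega_G\wedge dx\wedge dy\wedge du .
\end{equation}
\end{proposition}

The condition on $h$ is forced. A permutation $\pi$ of the eigenbasis preserves $\psi$, $\omega_G$ and $dx\wedge dy$, and it multiplies $\det(\gamma)^s$ by $\operatorname{sgn}(\pi)^s$ and $du$ by $\operatorname{sgn}(\pi)^{s-1}$; so the right side of \eqref{eq:theta} is invariant only if $h$ is alternating. The point of the proof is that the same condition cancels a pole along the discriminant.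

\begin{proof}
On $U_a\times(\mathbb A^l)^s$ the form $\tau_a=dZ_a\wedge dv_1\wedge dc\wedge dv_2\wedge\dots\wedge dv_s$ is regular and nowhere zero. We compute $\psi^*\tau_a$ on the dense open set where the numbers $z_i=x_i+ay_i$ are distinct. There $Z_a=\gamma\operatorname{diag}(z)\gamma^{-1}$ is regular, and $c$ is determined by $y_i=\sum_kc_kz_i^k$.

Write the pullback of $dZ_a\wedge dv_1$ as $F(\gamma,z)\,\omega_G\wedge dz$. Left translation by $\gamma_0$ conjugates $Z_a$ and replaces $v_1$ by $\gamma_0v_1$, so $F(\gamma_0\gamma,z)=\det(\gamma_0)F(\gamma,z)$. At $\gamma=1$, with $\xi=d\gamma$, the entries of $Z_a$ have differentials $(z_j-z_i)\xi_{ij}$ for $i\ne j$ and $dz_i$ for $i=j$, and the entries of $v_1$ have differentials $\xi_{ii}+\sum_{j\ne i}\xi_{ij}$. Hence $F=\varepsilon\,\Delta(z)^2\det\gamma$, with a sign $\varepsilon$ that depends only on $l$. Modulo the $dz_i$ we have $dy_i\equiv\sum_kz_i^k\,dc_k$, so the Vandermonde determinant gives $\Delta(z)\,dz\wedge dc=dz\wedge dy=dx\wedge dy$. Modulo the entries of $d\gamma$ we have $dv_k\equiv\det(\gamma)\,du_k$ for $k\ge2$. Therefore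
\[
\psi^*\tau_a=\varepsilon\,\Delta(z)\det(\gamma)^s\;\omega_G\wedge dx\wedge dy\wedge du .
\]
This is nowhere zero, so $\psi$ is \'etale on this open set. As $V$ is irreducible, $\psi$ is dominant and $\psi^*$ is injective on rational top forms.

Substitute $y_i=\sum_kc_kz_i^k$ and $x_i=z_i-ay_i$ in $h$. The result is an alternating polynomial in $z_1,\dots,z_l$ with coefficients in $\mathbb C[c]$. It is divisible by $\Delta(z)$, and the quotient is symmetric in the $z_i$, hence a polynomial in $c$ and the coefficients of $\prod_i(\lambda-z_i)$. Reading the latter as the characteristic polynomial of $Z_a$, we obtain a regular function $h_a$ on all of $U_a$ with $\psi^*h_a=h(p)/\Delta(z)$. The regular form $\theta_a=h_a\tau_a$ satisfies \eqref{eq:theta} with the sign $\varepsilon$, which does not depend on $a$. By injectivity of $\psi^*$, the $\theta_a$ glue to a regular form $\theta$ on $U\times(\mathbb A^l)^s$.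

This open set is smooth, so the normalization $V^\nu\to V$ is an isomorphism over it. The normalization is finite, so by Lemma~\ref{lem:codim} the complement in $V^\nu$ has codimension at least two. A section of a line bundle on a smooth variety extends across such a subset, and $\theta$ extends to $(V^\nu)_{\mathrm{reg}}$.
\end{proof}

For $l=2$, $s=1$ and $h=x_2-x_1$ we have $h_0=1$, and $\theta$ is, up to sign, the form of Section~\ref{sec:two}.

\section{Colliding points}\label{sec:family}

Let $s\ge1$ and $l\ge2$. We separate the scale $t$ of a configuration of points from its shape. Let $\widetilde W$ be the affine space of tuples $w=(p_0,p_2',\dots,p_l',u_2,\dots,u_s)$, where $p_0=(x_0,y_0)$ and $p_i'=(x_i',y_i')$ lie in $\mathbb A^2$, $x_2'=1$, and $u_k\in\mathbb A^l$. Put $p_1'=(0,0)$ and $u_1=\mathbf1$. The map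
\begin{equation}\label{eq:scale}
\mathbb G_m\times\widetilde W\to(\mathbb A^2)^l\times(\mathbb A^l)^{s-1},\qquad(t,w)\mapsto(p_0+tp',u),
\end{equation}
is an isomorphism onto the open set $\{x_1\neq x_2\}$, with inverse $t=x_2-x_1$, $p_0=p_1$, $p_i'=(p_i-p_1)/t$. This is where $l\ge2$ is used.

\subsection*{Monomial determinants}
Both the polynomial $h$ and the adapted basis come from one construction. Let $J$ be a set of $l$ pairs $\alpha=(m,k)$, with $m$ a monomial in $x,y$ and $1\le k\le s$. Put $\deg\alpha=\deg m$ and $\deg J=\sum_{\alpha\in J}\deg\alpha$, and order $J$ by increasing degree. For $p\in(\mathbb A^2)^l$ and $u_1,\dots,u_s\in\mathbb A^l$ let $B_J(p,u)$ be the $l\times l$ matrix whose column $(m,k)$ is $(m(p_i)u_{k,i})_{i=1}^l$. This column is the element $m\cdot u_k$ of the module $\bigoplus_i\mathbb C_{p_i}$, written in the eigenbasis. With $D_t=\operatorname{diag}(t^{\deg\alpha})_{\alpha\in J}$ we have $B_J(tp,u)=B_J(p,u)D_t$. Call $J$ \emph{closed} if $(m,k)\in J$ and $m'\mid m$ imply $(m',k)\in J$.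

\begin{lemma}\label{lem:det}
Let $J$ be closed. Then $\det B_J(p_0+tp',u)=t^{\deg J}\det B_J(p',u)$, and the function $w\mapsto\det B_J(p',u)$ on $\widetilde W$ is not identically zero.
\end{lemma}

\begin{proof}
By the binomial theorem, $m(p_0+q)$ equals $m(q)$ plus a combination of the $m'(q)$ with $m'$ a proper divisor of $m$, with coefficients depending only on $p_0$. As $J$ is closed, $B_J(p_0+tp',u)$ is $B_J(tp',u)=B_J(p',u)D_t$ times a unitriangular matrix. This gives the formula.

The functions $m(x,y)\,\lambda_k$, $(m,k)\in J$, of $(x,y,\lambda_1,\dots,\lambda_s)\in\mathbb A^{2+s}$ are distinct monomials, hence linearly independent. So the vectors of their values at the points of $\mathbb A^{2+s}$ lie in no hyperplane of $\mathbb C^J$, and $l$ of these vectors form a basis. This says that $\det B_J(p,u_1,\dots,u_s)$ is a nonzero polynomial, so it is nonzero at a point with $x_1\neq x_2$ and all $u_{1,i}\neq0$. Dividing row $i$ by $u_{1,i}$ replaces $u_{k,i}$ by $u_{k,i}/u_{1,i}$, so we may take $u_1=\mathbf1$. Write $p=p_0+tp'$ by \eqref{eq:scale} and apply the formula.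
\end{proof}

Let $M$ be a set of $l$ monomials with $\sum_{m\in M}\deg m=D_1(l)$, that is, all monomials of degree below some bound and some of that degree. Let $h=\Delta_M=\det(m(p_i))_{i,\,m\in M}$, and let $\theta$ be the form of Proposition~\ref{prop:form} for this $h$. Lemma~\ref{lem:det} with $s=1$ gives $\Delta_M(p_0+tp')=t^{D_1(l)}\Delta_M(p')$, and $\Delta_M(p')\not\equiv0$ on $\widetilde W$. We want $h$ to vanish to low order in $t$. The determinants $\Delta_{M'}$ for sets $M'$ of $l$ distinct monomials span the alternating polynomials, so $D_1(l)$ is the lowest possible degree.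

\subsection*{The order of $\theta$ in a moving frame}

\begin{lemma}\label{lem:jac}
Let $W\subset\widetilde W$ be a nonempty open set and $\kappa\colon\mathbb G_m\times W\to G$ a morphism. Then
\[
\varphi_\kappa\colon G\times\mathbb G_m\times W\to V,\qquad(g,t,w)\mapsto\psi(g\kappa^{-1},\,p_0+tp',\,u),
\]
is dominant, and, with $dw$ the product of the differentials of the coordinates of $\widetilde W$,
\[
\varphi_\kappa^*\theta=\pm\,\Delta_M(p')\,\frac{(\det g)^s}{(\det\kappa)^s}\;t^{\,D_1(l)+2l-2}\;\omega_G(g)\wedge\frac{dt}{t}\wedge dw .
\]
\end{lemma}

\begin{proof}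
By \eqref{eq:scale}, $(g,t,w)\mapsto(g\kappa^{-1},p_0+tp',u)$ is an isomorphism onto a nonempty open subset of the irreducible source of $\psi$, and $\psi$ is dominant. Now substitute in \eqref{eq:theta}. We have $p_1=p_0$, $x_2=x_0+t$, $y_2=y_0+ty_2'$ and $p_i=p_0+tp_i'$ for $i\ge3$. Modulo $dx_0$, $dy_0$ we have $dx_2\equiv dt$, and modulo $dx_0$, $dy_0$, $dt$ each of the other $2l-3$ differentials $dy_2$, $dx_i$, $dy_i$ ($i\ge3$) is $t$ times the differential of the primed coordinate. So $dx\wedge dy\wedge du=\pm t^{2l-3}dt\wedge dw$. For fixed $(t,w)$ the map $g\mapsto\gamma=g\kappa^{-1}$ is a right translation, so $\omega_G(\gamma)\equiv\omega_G(g)$ modulo $dt$ and the differentials on $W$. Finally $\det\gamma=\det g/\det\kappa$ and $h(p)=t^{D_1(l)}\Delta_M(p')$.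
\end{proof}

To apply the pole test, $\varphi_\kappa$ must extend to $t=0$. Its components are
\begin{equation}\label{eq:comp}
X=x_0+gA_xg^{-1},\quad Y=y_0+gA_yg^{-1},\quad v_k=g\,\kappa^{-1}u_k,\qquad A_x=t\,\kappa^{-1}\operatorname{diag}(x')\,\kappa,
\end{equation}
and $A_y$ is defined like $A_x$ with $y'$ in place of $x'$. The choice $\kappa=1$ extends, but it gives the positive weight $D_1(l)+2l-2$. We need $\det\kappa$ to vanish to high order while $A_x$, $A_y$ and the $\kappa^{-1}u_k$ stay regular. As in Section~\ref{sec:two}, we take as columns of $\kappa$ the products of the generators $u_k$ with monomials in $x-x_0$ and $y-y_0$.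

From now on assume $l\ge s$. Let $J$ be a set of $l$ pairs with $\deg J=D_s(l)$, and let $d$ be the largest degree in $J$. Then $J$ contains all pairs of degree less than $d$, so it is closed, and it contains $(1,k)$ for all $k$ because $l\ge s$. Let $W\subset\widetilde W$ be the open set where $B=B_J(p',u)$ is invertible; it is nonempty by Lemma~\ref{lem:det}. Put
\[
\kappa=B_J(tp',u)=BD_t,\qquad\det\kappa=t^{D_s(l)}\det B .
\]

\begin{example}\label{ex:block}
Suppose $s<l\le3s$. Then $d=1$, the set $J$ consists of the $s$ pairs of degree zero and $l-s$ pairs of degree one, and $D_s(l)=l-s$. In blocks of sizes $s$ and $l-s$, we have $D_t=\operatorname{diag}(1,t)$, and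
\[
B^{-1}\operatorname{diag}(x')B=\begin{pmatrix}b_{11}&b_{12}\\b_{21}&b_{22}\end{pmatrix}\qquad\text{gives}\qquad A_x=\begin{pmatrix}t\,b_{11}&t^2b_{12}\\b_{21}&t\,b_{22}\end{pmatrix}.
\]
So $A_x$ and $A_y$ are regular at $t=0$, where only the lower left blocks survive: the limit module is killed by $(x-x_0,y-y_0)^2$. Here $\rho=D_1(l)+2l-2-s(l-s)$, and for $s$ near $l/2$ the term $s(l-s)$ is quadratic in $l$, while $D_1(l)$ grows like $l^{3/2}$. For $(s,l)=(10,21)$ we find $\rho=70+40-110=0$. Larger $d$ allows fewer generators, as for $(s,l)=(5,21)$, where $J$ has $5$, $10$ and $6$ pairs of degrees $0$, $1$ and $2$.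
\end{example}

\begin{lemma}\label{lem:extend}
The morphism $\varphi_\kappa$ extends to a morphism $\varphi\colon Z=G\times\mathbb A^1\times W\to V$. At every point with $t=0$ the pair $(X-x_0,Y-y_0)$ is nilpotent and $s$-generated.
\end{lemma}

\begin{proof}
Let $e_\alpha$, $\alpha\in J$, be the standard basis. Column $(1,k)$ of $\kappa$ is $u_k$, so $v_k=g\,e_{(1,k)}$ is regular on $Z$. The $(\beta,\alpha)$ entry of $A_x=tD_t^{-1}B^{-1}\operatorname{diag}(x')BD_t$ is
\[
t^{\,1+\deg\alpha-\deg\beta}\,\bigl[B^{-1}\operatorname{diag}(x')B\bigr]_{\beta\alpha},
\]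
and the bracket is a regular function on $W$. Let $\alpha=(m,k)$. If $(xm,k)\in J$, then $\operatorname{diag}(x')$ maps column $\alpha$ of $B$ to column $(xm,k)$; the only nonzero bracket in column $\alpha$ equals $1$ and has exponent $0$, so $A_xe_\alpha=e_{(xm,k)}$. If $(xm,k)\notin J$, then $1+\deg\alpha\ge d\ge\deg\beta$ for all $\beta\in J$, and all exponents in column $\alpha$ are nonnegative. So $A_x$ is regular on $\mathbb A^1\times W$, and the argument with $y$ in place of $x$ applies to $A_y$. The commutator $[X,Y]$ vanishes for $t\neq0$, hence on $Z$, and $\varphi$ maps to $V$ because $Z$ is reduced.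

At $t=0$ only the entries with $\deg\beta=\deg\alpha+1$ survive. So $A_x$ and $A_y$ raise the degree and are nilpotent. Since $J$ is closed, the first case gives $e_{(m,k)}=m(A_x,A_y)e_{(1,k)}$ for $(m,k)\in J$ by induction on $\deg m$, for every $t$. Hence $v_1,\dots,v_s$ generate $\mathbb C^l$.
\end{proof}

\begin{remark}
A closed set $J$ of larger total degree would make $\det\kappa$ vanish to higher order, but the family may then have no limit. For $s=1$, $l=3$ and $J=\{1,x,x^2\}$, write $y_i'=b_0+b_1x_i'+b_2x_i'^2$; the entry of $A_y$ in row $x^2$ and column $1$ is $t^{-1}b_2$, and $b_2\neq0$ for general $w$. The second case of the proof is the step that needs all pairs of degree less than $d$ to lie in $J$.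
\end{remark}

\begin{proof}[Proof of Proposition~\ref{prop:key}]
The variety $Z$ is smooth and irreducible of dimension $l^2+1+(2l-1)+(s-1)l=\dim V$, and $\varphi$ is dominant by Lemma~\ref{lem:jac}. As $Z$ is normal, $\varphi$ lifts to a dominant morphism $\varphi^\nu\colon Z\to V^\nu$. Lemma~\ref{lem:jac} with $\det\kappa=t^{D_s(l)}\det B$ gives
\[
\varphi^*\theta=\pm\,\Delta_M(p')\,\frac{(\det g)^s}{(\det B)^s}\;t^{\,\rho(s,l)}\;\omega_G(g)\wedge\frac{dt}{t}\wedge dw .
\]
The function $\Delta_M(p')(\det g)^s(\det B)^{-s}$ does not depend on $t$ and is not identically zero, and $\omega_G\wedge dt\wedge dw$ is nowhere zero. So $\varphi^*\theta$ has a pole of order exactly $1-\rho\ge1+\epsilon$ along the prime divisor $H=\{t=0\}$. Let $z\in H$ and $\varphi(z)=(X,Y,v)$. By Lemma~\ref{lem:pole}, $V^\nu$ does not satisfy $\mathrm F_\epsilon$ at $\varphi^\nu(z)$. Since $V$ is the reduction of $C_l\times\mathbb A^{ls}$, which is smooth over $C_l$, the statement $\mathrm F_\epsilon(C_l,(X,Y))$ fails by Lemma~\ref{lem:smooth}. The translation by $(-x_0,-y_0)$ is an automorphism of $C_l$, and by Lemma~\ref{lem:extend} it takes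 $(X,Y)$ to a nilpotent $s$-generated pair.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Artin}
Artin, \emph{Algebraic approximation of structures over complete local rings}.

\bibitem{KM}
Koll\'ar and Mori, \emph{Birational Geometry of Algebraic Varieties}.

\bibitem{KSS}
Kov\'acs, Schwede and Smith, \emph{The canonical sheaf of Du Bois singularities}, Adv. Math., 2010.

\bibitem{Quot}
\emph{On the Quot scheme $\mathrm{Quot}^{l}(\mathcal{E})$}, \texttt{http://www.arxitics.com/articles/2107.03991}.

\end{thebibliography}
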